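# A finitely generated free subgroup of $\operatorname{SL}_4(\mathbb Z[t])$ with undecidable membership problem

## Theorem A and what it says

**Theorem A.** For every recursively enumerable set $E\subseteq\mathbb N$ there are a finitely generated free subgroup $H\le \operatorname{SL}_4(\mathbb Z[t])$, matrices $s\in \operatorname{SL}_4(\mathbb Z)$ and $p\in H$, and an integer $N\ge 2$ such that, with $\nu(x)=N2^x+1$,
$$x\in E\iff s^{\nu(x)}\,p\,s^{-\nu(x)}\in H .$$
In particular, if $E$ is not recursive, the membership problem for $H$ in $\operatorname{GL}_4(\mathbb Z[t^{\pm1}])$ is undecidable.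

Here $\mathbb N=\{0,1,2,\dots\}$. A set $E\subseteq \mathbb N$ is *recursive* if some algorithm decides, for input $x$, whether $x\in E$. It is *recursively enumerable* (r.e.) if some algorithm, started on input $x$, halts exactly when $x\in E$. There are r.e. sets that are not recursive, for instance the set of codes of programs that halt when run on their own code.

The question behind the theorem is this. Fix $n\ge 2$ and a finitely generated free subgroup $H$ of $\operatorname{GL}_n(\mathbb Z[t,t^{-1}])$. Someone hands you a matrix $\omega\in \operatorname{GL}_n(\mathbb Z[t,t^{-1}])$, entry by entry. Can an algorithm tell whether $\omega\in H$? The problem is *non-uniform*: $H$ is fixed once and for all, and the algorithm may have a finite generating set of $H$, or any other finite information about $H$, built into it. Is there such an algorithm for every $n$ and every $H$?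

Theorem A says no. Half of the problem is always easy: if $\omega\in H$, we find this out by listing all words in the generators and multiplying them out. What can be missing is a way to recognize that $\omega\notin H$. The group $H$ is abstractly a free group of finite rank, so no difficulty sits inside $H$; it sits in the position of $H$ among the matrices. The hard inputs are quite tame: they are conjugates of one fixed matrix $p$ by powers of one fixed integer matrix $s$.

Some facts set the stage. Since $\operatorname{GL}_2(\mathbb Z)$ is virtually free, every finitely generated subgroup of it has decidable membership problem. On the other hand $\operatorname{GL}_4(\mathbb Z)$ contains finitely generated subgroups with undecidable membership problem; the point of our question is the word *free*. Padding with an identity block carries Theorem A from $4$ to every $n\ge4$ (Theorem B below). The cases $n=2$ and $n=3$ over $\mathbb Z[t^{\pm1}]$, and the case of $\operatorname{GL}_3(\mathbb Z)$, are not settled here.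

## Two decidable cases: rank one, and free subgroups of a product of two free groups

Start with $n=1$. We have $\operatorname{GL}_1(\mathbb Z[t^{\pm1}])=\{\pm t^k:k\in\mathbb Z\}$, an abelian group, so a free subgroup is trivial or infinite cyclic, generated by some $\varepsilon t^k$ with $\varepsilon=\pm1$ and $k\ne0$. In the second case $\varepsilon't^l$ belongs to it exactly when $k\mid l$ and $\varepsilon'=\varepsilon^{l/k}$. Membership is trivially decidable.

Next, a cyclic group in size $4$ that will return. In $2\times2$ blocks, let
$$N_0=\begin{pmatrix}I&-I\\I&-I\end{pmatrix},\qquad p=1+tN_0 .$$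
Since $N_0^2=0$, we get $p^k=1+ktN_0$, so $\langle p\rangle=\{1+ktN_0:k\in\mathbb Z\}$, and membership is read off from the entries.

Now a first serious attempt. Undecidability needs room, and $4\times4$ matrices have room for two commuting blocks. Let $F$ be a free group of finite rank and $\iota:F\to\operatorname{SL}_2(\mathbb Z)$ an injective homomorphism. Then $F\times F$ embeds in $\operatorname{SL}_4(\mathbb Z)$ by $(f,f')\mapsto\operatorname{diag}(\iota(f),\iota(f'))$. Given a finitely generated free group $\Pi$ and two homomorphisms $g,h':\Pi\to F$, we can form the subgroup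
$$K=\{(g(\gamma),h'(\gamma)):\gamma\in\Pi\}\le F\times F$$
and hope to choose $g,h'$ so that $K$ is free and membership in $K$ simulates a computation. This cannot work, and we can see exactly why.

**Observation.** Every finitely generated free subgroup $K\le F\times F$ has decidable membership problem in $F\times F$.

Indeed, $K\cap(F\times1)$ and $K\cap(1\times F)$ commute elementwise. If both contained nontrivial elements $(x,1)$ and $(1,y)$, these would generate a copy of $\mathbb Z^2$ inside $K$, which is impossible in a free group. So one of the two intersections is trivial, say $K\cap(1\times F)=1$. Then the first projection $\pi_1$ is injective on $K$. Given $(v,v')$, decide whether $v$ lies in the finitely generated subgroup $\pi_1(K)$ of the free group $F$; this is a textbook algorithm. If not, $(v,v')\notin K$. If so, search for a word in the generators of $K$ whose first coordinate is $v$. The element of $K$ that it represents is the only element of $K$ with first coordinate $v$, so compare its second coordinate with $v'$.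

So freeness destroys undecidability in $F\times F$. But $K$ hides a harder question than membership. Let $D=\{(x,x):x\in F\}$ be the diagonal. For $v\in F$,
$$(v,1)\in KD\iff v=g(\gamma)\,h'(\gamma)^{-1}\ \text{ for some }\gamma\in\Pi,$$
because $(v,1)=(g(\gamma)x,h'(\gamma)x)$ forces $x=h'(\gamma)^{-1}$. Membership in a *product* $KD$ of two subgroups asks for the existence of a $\gamma$ that no projection hands to us. The idea is to convert "$(v,1)\in KD$" into membership in a free group with the help of one extra matrix whose centralizer in $F\times F$ is $D$. The matrix $p$ above is such a matrix. In fact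
$$\begin{pmatrix}A&0\\0&B\end{pmatrix}N_0\begin{pmatrix}A&0\\0&B\end{pmatrix}^{-1}=\begin{pmatrix}I&-AB^{-1}\\BA^{-1}&-I\end{pmatrix}, \tag{1}$$
so conjugating $p$ by $\operatorname{diag}(A,B)$ records precisely $AB^{-1}$.

## The group generated by $\rho(\Pi)$ and $p$

**Proposition 1.** Let $F$ be a free group of finite rank and $\iota:F\to\operatorname{SL}_2(\mathbb Z)$ an injective homomorphism with $\operatorname{tr}\iota(v)\ne2$ for all $v\ne1$. Let $\Pi$ be a finitely generated free group and $g,h':\Pi\to F$ homomorphisms with
$$g(\gamma)\neq h'(\gamma)\quad\text{for all }\gamma\ne1. \tag{2}$$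
Write $\rho(\gamma)=\operatorname{diag}(\iota g(\gamma),\iota h'(\gamma))\in\operatorname{SL}_4(\mathbb Z)$ and $H=\langle\rho(\Pi),p\rangle$ with $p=1+tN_0$. Then $H\le\operatorname{SL}_4(\mathbb Z[t])$ is free of rank $\operatorname{rk}\Pi+1$; more precisely, $\Pi*\langle\tau\rangle\to H$, $\gamma\mapsto\rho(\gamma)$, $\tau\mapsto p$, is an isomorphism, where $\langle\tau\rangle$ is infinite cyclic. For $v\in F$ put $s_v=\operatorname{diag}(\iota(v),I)$. Then
$$s_v\,p\,s_v^{-1}\in H\iff v=g(\gamma)h'(\gamma)^{-1}\text{ for some }\gamma\in\Pi .$$

Before the proof, an example. Let $F$ be free on $x,y$, let $\Pi=\langle\gamma\rangle$ be infinite cyclic, $g(\gamma)=x$, $h'(\gamma)=y$. Condition (2) holds since $x^k\ne y^k$ for $k\ne0$. The proposition says that $\operatorname{diag}(\iota(x),\iota(y))$ and $p$ generate a free group of rank $2$, and that $s_vps_v^{-1}\in H$ iff $v=x^ky^{-k}$ for some $k$. The set of such $v$ is not a subgroup: it contains $xy^{-1}$ but not $(xy^{-1})^2$.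

*Proof.*

**Step 1.** *To prepare the algebra of $N_0$.* Write $N_0=w\psi$ with the $4\times2$ matrix $w=\binom{I}{I}$ and the $2\times4$ matrix $\psi=(I,-I)$. Then $\psi w=0$, so $N_0^2=0$ and $p^k=1+ktN_0$ for all $k\in\mathbb Z$. Also $\det p=\det(1+tw\psi)=\det(1+t\psi w)=1$. Hence $p\in\operatorname{SL}_4(\mathbb Z[t])$ and $H\le\operatorname{SL}_4(\mathbb Z[t])$. Moreover
$$\psi\operatorname{diag}(A,B)\,w=A-B .$$
If $A=\iota(f)$ and $B=\iota(f')$ with $f\neq f'$, then, using $\det(1-C)=1-\operatorname{tr}C+\det C=2-\operatorname{tr}C$ for $C\in\operatorname{SL}_2$,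
$$\det(A-B)=\det(1-A^{-1}B)=2-\operatorname{tr}\iota(f^{-1}f')\neq0. \tag{3}$$
This is the only place where the trace condition is used.

**Step 2.** *To see that $H$ is free, by letting the degree in $t$ count the occurrences of $p$.* First, $\rho$ is injective: if $\rho(\gamma)=1$, then $g(\gamma)=h'(\gamma)=1$ since $\iota$ is injective, and (2) gives $\gamma=1$. Every element of $\Pi*\langle\tau\rangle$ outside $\Pi$ has a normal form
$$\gamma_0\tau^{k_1}\gamma_1\cdots\tau^{k_r}\gamma_r,\qquad r\ge1,\ k_i\ne0,\ \gamma_i\ne1\text{ for }0<i<r .$$
Put $\rho(\gamma_i)=\operatorname{diag}(A_i,B_i)$. The image is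
$$\rho(\gamma_0)(1+k_1tN_0)\rho(\gamma_1)\cdots(1+k_rtN_0)\rho(\gamma_r),$$
a polynomial in $t$ of degree at most $r$. Replacing each $N_0$ by $w\psi$ and each $\psi\rho(\gamma_i)w$ by $A_i-B_i$, we find its $t^r$-coefficient
$$k_1\cdots k_r\;\rho(\gamma_0)\,w\,\Big(\prod_{i=1}^{r-1}(A_i-B_i)\Big)\,\psi\,\rho(\gamma_r).$$
For $0<i<r$ we have $g(\gamma_i)\ne h'(\gamma_i)$ by (2), so by (3) each factor $A_i-B_i$ is invertible over $\mathbb Q$. Over $\mathbb Q$ the matrix $w$ is injective and $\psi$ is surjective, so the coefficient has rank $2$. It is therefore nonzero, and the image has degree exactly $r\ge1$. So no normal form with $r\ge1$ maps to $1$, and $\rho$ is injective on $\Pi$. Hence $\Pi*\langle\tau\rangle\to H$ is an isomorphism, and $H$ is free of rank $\operatorname{rk}\Pi+1$. We keep the finer information that an element with $r$ syllables $\tau^{k_i}$ maps to a matrix of degree exactly $r$ (for $r=0$ too).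

**Step 3.** *To prove the easy direction of the equivalence.* Let $v=g(\gamma)h'(\gamma)^{-1}$. By (1), both $s_vN_0s_v^{-1}$ and $\rho(\gamma)N_0\rho(\gamma)^{-1}$ equal $\begin{pmatrix}I&-\iota(v)\\\iota(v)^{-1}&-I\end{pmatrix}$. So $s_vps_v^{-1}=\rho(\gamma)p\rho(\gamma)^{-1}\in H$.

**Step 4.** *To prove the converse, by reading off degree, constant term and blocks.* Let $s_vps_v^{-1}=1+t\,s_vN_0s_v^{-1}\in H$. This matrix has degree $1$ in $t$. By Step 2 it is the image of a normal form with $r=1$:
$$1+t\,s_vN_0s_v^{-1}=\rho(\gamma_0)p^k\rho(\gamma_1)=\rho(\gamma_0\gamma_1)+kt\,\rho(\gamma_0)N_0\rho(\gamma_1).$$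
The constant term gives $\rho(\gamma_1)=\rho(\gamma_0)^{-1}$, so $s_vN_0s_v^{-1}=k\,\rho(\gamma_0)N_0\rho(\gamma_0)^{-1}$. By (1) the upper-left blocks read $I=kI$, so $k=1$. The upper-right blocks now read $\iota(v)=\iota\big(g(\gamma_0)h'(\gamma_0)^{-1}\big)$, and $\iota$ is injective. $\square$

Condition (2) cannot simply be dropped. If $g(\gamma)=h'(\gamma)=f\neq1$ for some $\gamma$, then $\rho(\gamma)=\operatorname{diag}(\iota(f),\iota(f))$ commutes with $p$ and the two generate $\mathbb Z^2$, so $H$ is not free. This tension governs the rest of the proof: we want equations $v=g(\gamma)h'(\gamma)^{-1}$ with undecidable solvability, while the single equation with $v=1$ must have only the trivial solution.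

## Free subgroups of $\operatorname{SL}_2(\mathbb Z)$ avoiding trace $2$

Proposition 1 needs an $\iota$ whose nontrivial values never have trace $2$. The usual free generators are triangular with trace $2$, so we have to pass to a smaller subgroup.

**Lemma 2.** For every $m\ge1$ there is a free subgroup of rank $m$ in $\operatorname{SL}_2(\mathbb Z)$ all of whose nontrivial elements have trace $\ne2$.

*Proof.* Let $U=\begin{pmatrix}1&3\\0&1\end{pmatrix}$, $V=\begin{pmatrix}1&0\\3&1\end{pmatrix}$ and $K(c)=\begin{pmatrix}c&1\\1&0\end{pmatrix}$. Multiplying out,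
$$U^nV^m=\begin{pmatrix}1+9nm&3n\\3m&1\end{pmatrix}=K(3n)K(3m).$$

**Step 1.** *To write products of the matrices $K(c)$ in closed form.* Define *continuants* by $\kappa()=1$, $\kappa(c_1)=c_1$ and
$$\kappa(c_1,\dots,c_l)=c_1\kappa(c_2,\dots,c_l)+\kappa(c_3,\dots,c_l)\qquad(l\ge2).$$
For example $\kappa(3,-3)=3\cdot(-3)+1=-8$. For $l\ge2$,
$$K(c_1)\cdots K(c_l)=\begin{pmatrix}\kappa(c_1,\dots,c_l)&\kappa(c_1,\dots,c_{l-1})\\ \kappa(c_2,\dots,c_l)&\kappa(c_2,\dots,c_{l-1})\end{pmatrix}. \tag{4}$$
For $l=2$ both sides are $\begin{pmatrix}c_1c_2+1&c_1\\c_2&1\end{pmatrix}$. For $l\ge3$, multiply the formula for $K(c_2)\cdots K(c_l)$ on the left by $K(c_1)$: its first row becomes the second row, and the new first row is given by the recursion. Multiplying instead the formula for $K(c_1)\cdots K(c_{l-1})$ on the right by $K(c_l)$ and comparing upper-left entries gives the mirror recursion $\kappa(c_1,\dots,c_l)=\kappa(c_1,\dots,c_{l-1})c_l+\kappa(c_1,\dots,c_{l-2})$ for $l\ge3$; for $l=2$ it is clear.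

**Step 2.** *To bound the trace from below.* Suppose all $|c_i|\ge3$. We claim $|\kappa(c_1,\dots,c_l)|\ge2|\kappa(c_2,\dots,c_l)|$ for $l\ge1$. For $l=1$ this is $|c_1|\ge2$. For $l\ge2$, by induction $|\kappa(c_3,\dots,c_l)|\le\frac12|\kappa(c_2,\dots,c_l)|$, so
$$|\kappa(c_1,\dots,c_l)|\ge3|\kappa(c_2,\dots,c_l)|-|\kappa(c_3,\dots,c_l)|\ge\tfrac52|\kappa(c_2,\dots,c_l)| .$$
In particular all continuants are nonzero. By the mirror recursion also $|\kappa(c_1,\dots,c_l)|\ge2|\kappa(c_1,\dots,c_{l-1})|$. For $l\ge2$ put $\delta=\kappa(c_2,\dots,c_{l-1})$, a nonzero integer. Dropping one entry on each side gives $|\kappa(c_1,\dots,c_l)|\ge4|\delta|$. The trace of (4) is $\kappa(c_1,\dots,c_l)+\delta$, so its absolute value is at least $3|\delta|\ge3$. (Check: $UV^{-1}=K(3)K(-3)$ has trace $-8+1=-7$.)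

**Step 3.** *To locate all elements of trace $2$ in $\Gamma=\langle U,V\rangle$.* A nontrivial reduced word in $U^{\pm1},V^{\pm1}$ is conjugate, in the free group on these symbols, to $U^n$ or $V^n$ with $n\ne0$, or to some $U^{n_1}V^{m_1}\cdots U^{n_k}V^{m_k}$ with $k\ge1$ and all $n_i,m_i\ne0$. In the last case the matrix is a product of $2k$ factors $K(3n_i),K(3m_i)$, and its trace has absolute value at least $3$ by Step 2. In all cases the matrix is not $1$. Hence $U,V$ freely generate $\Gamma$, and the nontrivial elements of trace $2$ in $\Gamma$ are exactly the conjugates of $U^n,V^n$ with $n\ne0$.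

**Step 4.** *To avoid these elements.* The conjugates of $U^n$ and $V^n$, $n\neq0$, have nonzero image in the abelianization $\mathbb Z^2$ of $\Gamma$. So no nontrivial element of $[\Gamma,\Gamma]$ has trace $2$. The commutator subgroup of a free group of rank $2$ is free of infinite rank, so it contains free subgroups of every finite rank. $\square$

As an example, the commutator $UVU^{-1}V^{-1}=K(3)K(3)K(-3)K(-3)$ has $\kappa(-3,-3)=10$, $\kappa(3,-3,-3)=27$, $\kappa(3,3,-3,-3)=91$, and trace $91+\kappa(3,-3)=91-8=83$.

## Counter machines as affine maps on residue classes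

By Proposition 1 and Lemma 2 we now need homomorphisms $g,h'$ from a finitely generated free group such that (2) holds and $v=g(\gamma)h'(\gamma)^{-1}$ is undecidable. The undecidability is imported from counter machines. The first step is to replace a machine by iteration of one partial function on $\mathbb N$. For a partial function $f$, the *$f$-orbit of $n$ reaches $0$* if $f^k(n)$ is defined and equal to $0$ for some $k\ge0$.

**Lemma 3** (Minsky/Conway encoding)**.** Let $E\subseteq\mathbb N$ be r.e. There are $N\ge2$, a multiple $P$ of $N$, a set $R\subseteq\{1,\dots,P-1\}$ and integers $\alpha_r,\beta_r\ge0$ $(r\in R)$ such that the partial function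
$$f(Pq+r)=\alpha_rq+\beta_r\quad(q\ge 0,\ r\in R),\qquad f(n)\text{ undefined if } (n\bmod P)\notin R,$$
satisfies: $x\in E$ iff the $f$-orbit of $\nu(x)=N2^x+1$ reaches $0$.

*Proof.* By the classical theorem of Minsky (1961) and Shepherdson–Sturgis (1963), there is a machine with finitely many counters $x_1,\dots,x_k$ holding natural numbers, and states $1,\dots,N-1$, that, started in state $1$ with counters $(x,0,\dots,0)$, halts iff $x\in E$. Each state carries one of three instructions:

- "increment $x_j$, go to $i'$";
- "if $x_j>0$, decrement it and go to $i'$, otherwise go to $i''$";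
- "halt".

**Step 1.** *To code a configuration by one number.* Let $p_1=2,p_2,\dots,p_k$ be distinct primes, $Q=\prod_jp_j$ and $P=NQ$. The configuration with state $i$ and counters $x_1,\dots,x_k$ gets the code $n=Nm+i$ with $m=\prod_jp_j^{x_j}\geq 1$. The starting configuration has code $N2^x+1=\nu(x)$. Codes are never $0$.

**Step 2.** *To see that the class of $n$ modulo $P$ tells which case of which instruction applies.* For $0\le r<P$ write $r=Nm_0+i$ with $0\le i<N$ and $0\le m_0<Q$. Then $n=Pq+r$ means $n=N(Qq+m_0)+i$. So $r$ determines the state $i$, and since $p_j\mid Q$, we have $p_j\mid Qq+m_0$ iff $p_j\mid m_0$. Thus $r$ also determines whether $x_j>0$.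

**Step 3.** *To write one machine step as an affine function of $q$.* Let $R=\{r:i\neq0\}$; then $0\notin R$. For $r\in R$ set, according to the instruction of state $i$:

- increment: $\alpha_r=Pp_j$, $\beta_r=Np_jm_0+i'$;
- test/decrement with $p_j\mid m_0$: $\alpha_r=P/p_j$, $\beta_r=Nm_0/p_j+i'$;
- test/decrement with $p_j\nmid m_0$: $\alpha_r=P$, $\beta_r=Nm_0+i''$;
- halt: $\alpha_r=\beta_r=0$.

For example, in the increment case the next code is $Np_j(Qq+m_0)+i'=Pp_jq+Np_jm_0+i'$, as set; the two test cases are the same computation with $p_j$ replaced by $1/p_j$ and by $1$. So $f$ carries the code of a non-halting configuration to the code of the next one, and codes of halting configurations to $0$. Since codes are nonzero, the orbit of $\nu(x)$ reaches $0$ iff the machine halts on $x$, that is, iff $x\in E$. $\square$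

Here is an example to keep at hand. One counter; state $1$ is "if $x_1>0$, decrement it and go to $1$, otherwise go to $2$", state $2$ is "halt". Then $N=3$, $Q=2$, $P=6$, $R=\{1,2,4,5\}$ and
$$f(6q+1)=3q+1,\qquad f(6q+4)=6q+5,\qquad f(6q+2)=f(6q+5)=0 .$$
The machine on $x=1$ has code $\nu(1)=7$, and the orbit is $7\to4\to5\to0$. In contrast $f(1)=1$, so the orbit of $1$ (not a code) never reaches $0$, and $f(3)$ is undefined.

## A graph that reads each block twice

We now look for homomorphisms whose equation performs the iteration of $f$. Think of a queue. A device walks along a directed graph; each edge consumes a letter $g(e)$ at the front of the queue and appends a word $h(e)$ at the back. If it starts with the content $a^nM$ and ends with the content $M$ after walking along $\gamma$, then initial content followed by everything appended equals everything consumed followed by the final content: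
$$a^nM\,h(\gamma)=g(\gamma)\,M .$$
Put $h'(\gamma)=Mh(\gamma)M^{-1}$. Then for any $u\in F$,
$$u\,h(\gamma)=g(\gamma)M\iff uM^{-1}=g(\gamma)\,Mh(\gamma)^{-1}M^{-1}=g(\gamma)\,h'(\gamma)^{-1}, \tag{5}$$
so with $u=a^nM$ the queue equation is the condition of Proposition 1 for $v=a^n$, and with $u=M$ it is the equation $g(\gamma)=h'(\gamma)$ that (2) forbids for $\gamma\ne1$.

The danger is that $\gamma$ ranges over a *group*: edges may be walked backwards, and letters may cancel. Here is a natural design that fails for this reason. To turn $a^nM$ into $a^{f(n)}M$ in one pass, guess $r=n\bmod P$ at the start: for each $r\in R$ attach at a base point a cycle of $P$ edges, each reading $a$, with total output $a^{\alpha_r}$, and at distance $r$ an edge back to the base point that reads $M$ and outputs $a^{\beta_r}M$. Let $\lambda_r$ be the $r$-th cycle. If $r\ne r'$ and $\alpha_r=\alpha_{r'}$, as happens for the $Q\ge2$ residues belonging to one halting state, then $\gamma=\lambda_r\lambda_{r'}^{-1}$ is a nontrivial reduced loop with $g(\gamma)=1$ and $h(\gamma)=1$, so (2) fails for every conjugate of $h$. The fault is that two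 edges with the same label leave the same vertex: the machine guesses, and a guess followed by an inverse guess is invisible to $g$.

The remedy is to read each block twice. The first pass copies $a^n$ and counts modulo $P$; when it meets the end marker $M$, it knows $r$ and replaces the marker by $E_r$. The second pass, now knowing $r$, computes $f(n)$. No guessing is needed in either direction.

Fix the data of Lemma 3. Let $\mathcal A=\{a,M\}\cup\{E_r:r\in R\}$ and let $F$ be free on $\mathcal A$. A *positive word* is an element of $\mathcal A^*$, the empty word included. Positive words are freely reduced, so equality of positive words in $F$ is equality letter by letter. Let $\operatorname{wt}:F\to\mathbb Z$ be the homomorphism with $\operatorname{wt}(a)=0$, $\operatorname{wt}(M)=\operatorname{wt}(E_r)=1$; it is $\ge0$ on positive words and counts the markers.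

**Definition.** $\Theta$ is the finite directed graph with vertices $c_j$ and $d_{r,j}$ ($j\in\mathbb Z/P$, $r\in R$), whose edges $e$ carry a label $g(e)\in\mathcal A$ and an output $h(e)\in\mathcal A^*$ as follows.

| edge | label $g$ | output $h$ |
|---|---|---|
| $c_j\to c_{j+1}$ | $a$ | $a$ |
| $c_r\to d_{r,0}$ ($r\in R$) | $M$ | $E_r$ |
| $d_{r,j}\to d_{r,j+1}$ | $a$ | $a^{\alpha_r}$ if $j=P-1$, empty otherwise |
| $d_{r,r}\to c_0$ | $E_r$ | $a^{\beta_r}M$ |

The graph is connected. Edges may be traversed backwards; put $g(e^{-1})=g(e)^{-1}$, $h(e^{-1})=h(e)^{-1}$ and extend to paths multiplicatively. A path is *reduced* if it never traverses an edge and then immediately the same edge in the opposite direction, and *positive* if it traverses edges only forwards. Let $\Pi=\pi_1(\Theta,c_0)$. Its elements are the reduced loops at $c_0$, it is a finitely generated free group, and $g,h:\Pi\to F$ are homomorphisms because $g(ee^{-1})=h(ee^{-1})=1$. If $\gamma$ is a positive path, $g(\gamma)$ and $h(\gamma)$ are positive words, and $g(\gamma)$ has one letter per edge.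

In the running example take $n=7=6\cdot1+1$, so $q=r=1$. From $c_0$ read $a^7$ (arriving at $c_1$, output $a^7$), read $M$ (arriving at $d_{1,0}$, output $E_1$), read $a^7$ (once around and one further, arriving at $d_{1,1}$, output $a^{\alpha_1}=a^3$), read $E_1$ (arriving at $c_0$, output $a^{\beta_1}M=aM$). In total the loop reads $a^7Ma^7E_1$ and writes $a^7E_1a^4M$, and indeed $f(7)=4$.

Three facts follow from the table.

**(T1)** Distinct edges with the same label have distinct initial vertices and distinct terminal vertices. Hence for a reduced path $\gamma$, the word $g(\gamma)$, read edge by edge, is freely reduced.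

For the first sentence: the $a$-edges move along disjoint cycles; the $M$-edges run from the different $c_r$ to the different $d_{r,0}$; there is one edge labelled $E_r$ for each $r$. For the second: if two consecutive letters cancelled, the path would contain $ee_1^{-1}$ or $e^{-1}e_1$ with edges $e,e_1$ of the same label that have the same terminal vertex, respectively the same initial vertex. Then $e=e_1$ and the path is not reduced.

**(T2)** $\operatorname{wt}(g(e))=\operatorname{wt}(h(e))$ for each edge, so $\operatorname{wt}(g(\gamma))=\operatorname{wt}(h(\gamma))$ for every path $\gamma$.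

**(T3)** No edge with label $M$ starts at $c_0$, because $0\notin R$.

Fact (T3) is not cosmetic. If $0$ were in $R$ with $f(0)=0$, the positive loop reading $ME_0$ at $c_0$ would have output $E_0M$, and $M\cdot E_0M=ME_0\cdot M$ would violate (2). Likewise the conjugation by $M$ in $h'$ is needed: the loop $\lambda$ that reads $a^P$ around the cycle of the $c_j$ has $g(\lambda)=h(\lambda)=a^P$, so (2) fails for the pair $(g,h)$.

## Cancellation in alternating products of positive words

To rule out backward walking we must control cancellation in products such as $h(\gamma_1)h(\gamma_2)^{-1}h(\gamma_3)\cdots$, knowing that the result still has as many sign changes as there are blocks.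

**Lemma 4.** Let $\varepsilon_1,\dots,\varepsilon_c\in\{\pm1\}$ alternate. Let $Y_i$ be positive words (possibly empty) and $X_i$ nonempty positive words with
$$Y_1^{\varepsilon_1}\cdots Y_c^{\varepsilon_c}=X_1^{\varepsilon_1}\cdots X_c^{\varepsilon_c}\quad\text{in }F,$$
the right side being freely reduced. Then there are positive words $z_0=1,z_1,\dots,z_{c-1},z_c=1$ with
$$Y_i=z_{i-1}X_iz_i\ \text{ if }\varepsilon_i=+1,\qquad Y_i=z_iX_iz_{i-1}\ \text{ if }\varepsilon_i=-1 .$$

An instance with letters $x,y,z$: $(xy)(zy)^{-1}=xz^{-1}$. Here $X_1=x$, $X_2=z$, and $z_1=y$ is the part cancelled at the boundary: $Y_1=X_1z_1$ and $Y_2=X_2z_1$.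

*Proof.* Freely reduce the word on the left, one pair of adjacent mutually inverse letters at a time, and remember for each surviving letter which block $Y_i^{\varepsilon_i}$ it comes from.

**Step 1.** *To show that no block ever becomes empty.* Deleting letters never increases the number of maximal runs of letters of constant sign. If some block were empty at some stage, at most $c-1$ blocks would be nonempty, so there would be at most $c-1$ runs at that stage, and hence at the end. But the end result is the reduced word $X_1^{\varepsilon_1}\cdots X_c^{\varepsilon_c}$, which has exactly $c$ runs.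

**Step 2.** *To locate the cancellations.* The two letters of a cancelling pair have opposite signs, so they come from different blocks. They are adjacent and all blocks are nonempty, so they are the last letter of block $i$ and the first letter of block $i+1$ for some $i$. At the end the $c$ nonempty blocks are the $c$ runs, so what is left of block $i$ is $X_i^{\varepsilon_i}$.

**Step 3.** *To collect the cancelled letters.* For $1\le i\le c-1$, the letters of block $i$ cancelled at the boundary with block $i+1$ form a terminal segment of block $i$. It has sign $\varepsilon_i$, so it is $z_i^{\varepsilon_i}$ with $z_i$ positive. Its letters are cancelled from right to left against the letters of an initial segment of block $i+1$ from left to right, so that segment is $z_i^{-\varepsilon_i}=z_i^{\varepsilon_{i+1}}$. With $z_0=z_c=1$ we obtain, as words, $Y_i^{\varepsilon_i}=z_{i-1}^{\varepsilon_i}X_i^{\varepsilon_i}z_i^{\varepsilon_i}$. For $\varepsilon_i=+1$ this is the first formula; for $\varepsilon_i=-1$ invert both sides to get the second. $\square$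

## Every solution of $u\,h(\gamma)=g(\gamma)M$ walks forwards

**Proposition 5.** Let $u$ be a positive word with $\operatorname{wt}(u)\ge1$ and $\gamma\in\Pi$ a reduced loop with
$$u\,h(\gamma)=g(\gamma)\,M\quad\text{in }F. \tag{6}$$
Then $\gamma$ is trivial or a positive path.

*Proof.* Let $\gamma$ be nontrivial and write $\gamma=\gamma_1^{\varepsilon_1}\cdots\gamma_c^{\varepsilon_c}$ with $c\ge1$, nonempty positive paths $\gamma_i$ and alternating signs. Then $g(\gamma)=g(\gamma_1)^{\varepsilon_1}\cdots g(\gamma_c)^{\varepsilon_c}$ is freely reduced by (T1) and the $g(\gamma_i)$ are nonempty positive words; the $h(\gamma_i)$ are positive words, possibly empty. In each case below we move $u$ and $M$ to the sides of (6) where they merge with a block of the same sign. Then nothing new cancels on the right, so Lemma 4 applies, and comparing weights by (T2) leads to a contradiction.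

**Case (i).** *$\varepsilon_1=+1$, $\varepsilon_c=-1$; to be excluded.* Here $c$ is even. Write (6) as $u\,h(\gamma)M^{-1}=g(\gamma)$. Since $h(\gamma_c)^{-1}M^{-1}=(Mh(\gamma_c))^{-1}$, Lemma 4 applies with $X_i=g(\gamma_i)$ for all $i$, $Y_1=uh(\gamma_1)$, $Y_c=Mh(\gamma_c)$ and $Y_i=h(\gamma_i)$ otherwise. From $uh(\gamma_1)=g(\gamma_1)z_1$ and (T2) we get $\operatorname{wt}(z_1)=\operatorname{wt}(u)\ge1$. If $c\ge4$, then $h(\gamma_2)=z_2g(\gamma_2)z_1$, so (T2) gives $\operatorname{wt}(z_2)+\operatorname{wt}(z_1)=0$. As $\operatorname{wt}(z_2)\ge0$, this is a contradiction. If $c=2$, then $z_2=1$ and $Mh(\gamma_2)=g(\gamma_2)z_1$, so the first letter of $g(\gamma_2)$ is $M$. But $\gamma=\gamma_1\gamma_2^{-1}$ ends at $c_0$, so $\gamma_2$ is a nonempty positive path starting at $c_0$, and its first label cannot be $M$ by (T3).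

**Case (ii).** *$\varepsilon_1=\varepsilon_c=+1$ and $c\ge3$; to be excluded.* Use (6) as it stands. Its right side is reduced since the last block is positive. Lemma 4 applies with $X_i=g(\gamma_i)$ for $i<c$, $X_c=g(\gamma_c)M$, $Y_1=uh(\gamma_1)$ and $Y_i=h(\gamma_i)$ for $i>1$. As before $uh(\gamma_1)=g(\gamma_1)z_1$ gives $\operatorname{wt}(z_1)=\operatorname{wt}(u)\ge1$, and since $1<2<c$, $h(\gamma_2)=z_2g(\gamma_2)z_1$ gives $\operatorname{wt}(z_1)+\operatorname{wt}(z_2)=0$, a contradiction.

**Case (iii).** *$\varepsilon_1=\varepsilon_c=-1$; to be excluded.* If $c=1$, then $\gamma=\gamma_1^{-1}$ and (6) reads $uh(\gamma_1)^{-1}=g(\gamma_1)^{-1}M$, that is, $g(\gamma_1)u=Mh(\gamma_1)$. Here $\gamma_1$ is a nonempty positive loop at $c_0$ whose first label would be $M$, contradicting (T3). If $c\ge3$, write (6) as $h(\gamma)M^{-1}=u^{-1}g(\gamma)$. The right side is reduced, its first block being $u^{-1}g(\gamma_1)^{-1}=(g(\gamma_1)u)^{-1}$. Lemma 4 applies with $X_1=g(\gamma_1)u$, $X_i=g(\gamma_i)$ for $i>1$, $Y_c=Mh(\gamma_c)$ and $Y_i=h(\gamma_i)$ for $i<c$. Since $\varepsilon_1=-1$ and $z_0=1$, we get $h(\gamma_1)=z_1g(\gamma_1)u$,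 and (T2) gives $0=\operatorname{wt}(z_1)+\operatorname{wt}(u)\ge1$, a contradiction.

**Case (iv).** *$\varepsilon_1=-1$, $\varepsilon_c=+1$; to be excluded.* Here $c\ge2$. Write (6) as $h(\gamma)=u^{-1}g(\gamma)M$. The right side is reduced, with $X_1=g(\gamma_1)u$, $X_c=g(\gamma_c)M$ and $X_i=g(\gamma_i)$ otherwise, and $Y_i=h(\gamma_i)$ for all $i$. Again $h(\gamma_1)=z_1g(\gamma_1)u$, and the weights contradict each other as in case (iii).

What remains is $c=1$ and $\varepsilon_1=+1$: the loop $\gamma$ is positive. $\square$

## Solutions are computations of $f$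

**Proposition 6.**
(a) If $\gamma\in\Pi$ and $M\,h(\gamma)=g(\gamma)\,M$, then $\gamma=1$.
(b) For $n\ge0$: there is $\gamma\in\Pi$ with $a^nM\,h(\gamma)=g(\gamma)M$ iff the $f$-orbit of $n$ reaches $0$.

*Proof.*

**Step 1.** *To prove (a).* Apply Proposition 5 with $u=M$, of weight $1$: the loop $\gamma$ is trivial or a nonempty positive loop at $c_0$. In the second case both sides of $Mh(\gamma)=g(\gamma)M$ are positive words, and comparing first letters shows that the first label of $\gamma$ is $M$, contradicting (T3).

**Step 2.** *To build the loop that performs one application of $f$.* Let $n=Pq+r$ with $r\in R$. Let $\delta_n$ be the positive loop at $c_0$ that reads $a^n$ (from $c_0$ to $c_r$), then $M$ (to $d_{r,0}$), then $a^n$ (to $d_{r,r}$), then $E_r$ (to $c_0$). During the second $a^n$, which starts at $d_{r,0}$ and has length $Pq+r$ with $r<P$, the edge $d_{r,P-1}\to d_{r,0}$ is traversed exactly $q$ times. So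
$$g(\delta_n)=a^nMa^nE_r,\qquad h(\delta_n)=a^nE_r\,a^{\alpha_rq}\,a^{\beta_r}M=a^nE_r\,a^{f(n)}M,$$
and therefore
$$a^nM\,h(\delta_n)=g(\delta_n)\,a^{f(n)}M. \tag{7}$$

**Step 3.** *To turn an orbit that reaches $0$ into a solution.* Let $f^k(n)=0$ and put $\gamma=\delta_n\delta_{f(n)}\cdots\delta_{f^{k-1}(n)}$ (trivial if $k=0$). Applying (7) $k$ times,
$$a^nM\,h(\gamma)=g(\delta_n)\,a^{f(n)}M\,h(\delta_{f(n)})\cdots h(\delta_{f^{k-1}(n)})=\dots=g(\gamma)\,a^{f^k(n)}M=g(\gamma)M .$$

**Step 4.** *To show that every solution arises in this way.* Let $a^nMh(\gamma)=g(\gamma)M$. By Proposition 5 with $u=a^nM$, of weight $1$, $\gamma$ is trivial or positive. We show by induction on the number of edges of $\gamma$, for all $n$ at once, that the orbit of $n$ reaches $0$. Both sides of the equation are positive words, so we may compare them letter by letter.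

If $\gamma$ is trivial, the equation is $a^nM=M$, so $n=0$ and we are done. Let $\gamma$ be nonempty and positive. If it used only $a$-edges, it would stay among the $c_j$, so $g(\gamma)=h(\gamma)=a^k$ with $k\ge1$, and $a^nMa^k=a^kM$ is false since the last letters differ. So $\gamma$ reads $a^i$ for some $i\ge0$ and then a letter other than $a$. At that moment it is at $c_{i\bmod P}$, where the only edge besides the $a$-edge is an $M$-edge; hence this letter is $M$. Comparing $g(\gamma)M=a^iM\cdots$ with $a^nMh(\gamma)$ gives $i=n$. So an $M$-edge starts at $c_{n\bmod P}$; that is, $r:=n\bmod P\in R$. Now $\gamma$ is at $d_{r,0}$ and its output so far is $a^nE_r$.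

The only edge leaving the set $\{d_{r,j}\}$ is the one labelled $E_r$, and $\gamma$ returns to $c_0$. So $\gamma$ next reads $a^lE_r$ for some $l\ge0$. Comparing
$$g(\gamma)M=a^nM\,a^lE_r\cdots\qquad\text{with}\qquad a^nM\,h(\gamma)=a^nM\,a^nE_r\cdots$$
gives $l=n$. Hence $\gamma=\delta_n\gamma'$ with $\gamma'$ a shorter loop at $c_0$, positive or trivial. Substituting (7) into $a^nMh(\delta_n)h(\gamma')=g(\delta_n)g(\gamma')M$ and cancelling $g(\delta_n)$ gives $a^{f(n)}M\,h(\gamma')=g(\gamma')M$. By induction the orbit of $f(n)$ reaches $0$, hence so does that of $n$. $\square$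

In the running example, $7\to4\to5\to0$ gives $\gamma=\delta_7\delta_4\delta_5$, and both sides of the equation are the word
$$a^7M\;a^7E_1\;a^4M\;a^4E_4\;a^5M\;a^5E_5\;M .$$

## Proof of Theorem A

Let $E$ be r.e.; take the data of Lemma 3 and the graph $\Theta$, the groups $F,\Pi$ and the homomorphisms $g,h$ built from it.

**Step 1.** *To verify the hypotheses of Proposition 1.* Let $h'(\gamma)=M\,h(\gamma)\,M^{-1}$, a homomorphism $\Pi\to F$. By (5) with $u=M$, the equation $g(\gamma)=h'(\gamma)$ says $Mh(\gamma)=g(\gamma)M$. So Proposition 6(a) is exactly (2). By Lemma 2, applied with $m=\operatorname{rk}F=|R|+2$, there is an injective $\iota:F\to\operatorname{SL}_2(\mathbb Z)$ with $\operatorname{tr}\iota(v)\ne2$ for $v\neq1$. Proposition 1 yields the finitely generated free group $H=\langle\rho(\Pi),p\rangle\le\operatorname{SL}_4(\mathbb Z[t])$.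

**Step 2.** *To translate membership into orbits.* Let $s=\operatorname{diag}(\iota(a),I)\in\operatorname{SL}_4(\mathbb Z)$, so that $s^n=s_{a^n}$ in the notation of Proposition 1. For $n\ge0$, Proposition 1, then (5) with $u=a^nM$, then Proposition 6(b) give
$$s^nps^{-n}\in H\iff a^n=g(\gamma)h'(\gamma)^{-1}\text{ for some }\gamma\iff a^nM\,h(\gamma)=g(\gamma)M\text{ for some }\gamma\iff\text{the }f\text{-orbit of }n\text{ reaches }0 .$$
For $n=\nu(x)$ the last condition is $x\in E$, by Lemma 3.

**Step 3.** *To conclude undecidability.* By (1) the matrix
$$s^np s^{-n}=1+t\begin{pmatrix}I&-\iota(a)^n\\ \iota(a)^{-n}&-I\end{pmatrix}$$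
is computable from $n$. An algorithm for membership in $H$, applied to $s^{\nu(x)}ps^{-\nu(x)}$, would therefore decide $E$. If $E$ is r.e. and not recursive, there is no such algorithm. $\blacksquare$

## All $n\ge4$, completeness, a free basis, and distortion

The construction gives more. Two notions are needed.

**Definition.** A set $E'$ is *many-one reducible* to a set $E$ if there is a computable function $\phi$ with $x\in E'\iff\phi(x)\in E$. A set is *$\Sigma_1$-complete* if it is r.e. and every r.e. set is many-one reducible to it. For instance, the set of pairs (program, input) for which the program halts is $\Sigma_1$-complete: an r.e. set $E'$ reduces to it by $x\mapsto(\text{program enumerating }E'\text{ that stops when it finds }x,\ x)$.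

**Definition.** Let $G$ be a group with finite generating set $S$ and $K\le G$ a subgroup with finite generating set $T$. The *distortion function* of $K$ in $G$ is $\Delta(m)=\max\{|k|_T:k\in K,\ |k|_S\le m\}$, where $|\cdot|_S$, $|\cdot|_T$ are word lengths. For instance, $2\mathbb Z\le\mathbb Z$ with $S=\{1\}$ and $T=\{2\}$ has $\Delta(m)=\lfloor m/2\rfloor$.

For $G$ with solvable word problem, $K$ has solvable membership problem in $G$ iff $\Delta$ is recursive, iff $\Delta$ is bounded above by a recursive function. So Theorem A has to show up as distortion; part 4 below says where, and its proof is direct.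

**Theorem B.**

1. (*Range.*) For every $n\ge4$ there is a finitely generated free $H\le \operatorname{SL}_n(\mathbb Z[t])\le \operatorname{GL}_n(\mathbb Z[t^{\pm1}])$ with undecidable membership problem.
2. (*Complexity.*) $H$ can be chosen so that its membership problem is $\Sigma_1$-complete under many-one reductions, the maximal possible complexity. This holds even when inputs are restricted to the conjugates $s^kps^{-k}$ ($k\ge 0$) of a single unipotent $p\in H$, which are matrices of degree $1$ in $t$.
3. (*Explicit generators.*) With the notation of the proof of Theorem A, $\operatorname{rk}H=2|R|+2$, and $H$ is freely generated by $p$, $\rho(\lambda)$, and $\rho(\sigma_r),\rho(\tau_r)$ for $r\in R$, where $\lambda,\sigma_r,\tau_r\in\Pi$ satisfy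
$$\begin{aligned} g(\lambda)&=a^P, & h(\lambda)&=a^P,\\ g(\sigma_r)&=a^rMa^rE_r, & h(\sigma_r)&=a^rE_ra^{\beta_r}M,\\ g(\tau_r)&=a^rMa^PM^{-1}a^{-r}, & h(\tau_r)&=a^rE_ra^{\alpha_r}E_r^{-1}a^{-r},\end{aligned}$$
and $\rho=\operatorname{diag}(\iota g,\ \iota(MhM^{-1}))$.
4. (*Distortion.*) Let $\Lambda=\langle \operatorname{diag}(\iota F,I),\operatorname{diag}(I,\iota F),p\rangle\le\operatorname{SL}_4(\mathbb Z[t])$. This is a finitely generated linear group containing $H$, with solvable word problem. If $E$ is non-recursive, the finitely generated free subgroup $H$ has distortion in $\Lambda$ not bounded by any recursive function. This is witnessed by those $s^kps^{-k}$ lying in $H$, whose $\Lambda$-length (with $s$ and $p$ among the generators) is at most $2k+1$.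

*Proof.*

**Part 1.** *To pass from $4$ to $n$.* The map $\omega\mapsto\omega\oplus I_{n-4}$ is an injective homomorphism $\operatorname{SL}_4(\mathbb Z[t])\to\operatorname{SL}_n(\mathbb Z[t])$. Take for the new group the image of an $H$ from Theorem A with $E$ non-recursive. It is finitely generated and free, and $\omega\oplus I_{n-4}$ lies in it iff $\omega\in H$. So an algorithm for the image would give one for $H$ on inputs in $\operatorname{SL}_4(\mathbb Z[t])$, which contain the inputs $s^{\nu(x)}ps^{-\nu(x)}$.

**Part 2.** *To locate the problem exactly among r.e. problems.* Membership in a finitely generated $H$ is always r.e.: enumerate the words in the generators and compare matrices. Choose $E$ to be $\Sigma_1$-complete in Theorem A. The computable map $x\mapsto s^{\nu(x)}ps^{-\nu(x)}$ reduces $E$, and hence every r.e. set, to membership in $H$, and all its values are of the form $s^kps^{-k}$ with $k\ge0$. So the problem stays complete on these inputs. Finally $(p-1)^2=t^2N_0^2=0$, so $p$ is unipotent, and $s^kps^{-k}$ has degree $1$ in $t$ by (1).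

**Part 3.** *To find a basis of $\Pi$ from a spanning tree.* The graph $\Theta$ has $P+|R|P$ vertices and $P+|R|P+2|R|$ edges, so $\operatorname{rk}\Pi=2|R|+1$. Consider the $a$-edges $c_j\to c_{j+1}$ and $d_{r,j}\to d_{r,j+1}$ for $0\le j\le P-2$ together with all $M$-edges. They form a connected subgraph containing all vertices, with $(P-1)+|R|(P-1)+|R|=P+|R|P-1$ edges, so they form a spanning tree. Each of the remaining edges gives one basis element of $\Pi$: go from $c_0$ through the tree to its start, cross it, and return to $c_0$ through the tree. We read off labels and outputs.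

- The edge $c_{P-1}\to c_0$ gives the loop $\lambda$ around the cycle of the $c_j$, with label $a^P$ and output $a^P$.
- The edge $d_{r,P-1}\to d_{r,0}$ gives $\tau_r$: read $a^r$ to $c_r$ (output $a^r$), $M$ to $d_{r,0}$ (output $E_r$), go once around by $a^P$ (output $a^{\alpha_r}$), and return by $M^{-1}$ and $a^{-r}$ (outputs $E_r^{-1}$ and $a^{-r}$).
- The edge $d_{r,r}\to c_0$ gives $\sigma_r$: read $a^r$ to $c_r$ (output $a^r$), $M$ to $d_{r,0}$ (output $E_r$), $a^r$ to $d_{r,r}$ (no output, since $r\le P-1$ and the edge out of $d_{r,P-1}$ is not used), and $E_r$ to $c_0$ (output $a^{\beta_r}M$).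

These are the stated values. Proposition 1 gives $H\cong\Pi*\langle\tau\rangle$ with $\tau\mapsto p$, hence the free basis and the rank.

**Part 4.** *To see the undecidability as distortion.* The group $\Lambda$ is finitely generated because $F$ is. Since $\rho(\gamma)=\operatorname{diag}(\iota g(\gamma),I)\operatorname{diag}(I,\iota h'(\gamma))$, we have $H\le\Lambda$, and $s=\operatorname{diag}(\iota(a),I)\in\Lambda$. The word problem in $\Lambda$ is solved by multiplying matrices. Let $S$ be a finite generating set of $\Lambda$ containing $s$ and $p$; then $|s^kps^{-k}|_S\le2k+1$. Let $T$ be a finite generating set of $H$, and suppose that a recursive function $\Phi$ satisfied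
$$|s^kps^{-k}|_T\le\Phi(k)\quad\text{whenever }s^kps^{-k}\in H .$$
Then one could decide whether $s^kps^{-k}\in H$: multiply out all words of length at most $\Phi(k)$ in $T^{\pm1}$ and compare them with $s^kps^{-k}$. With $k=\nu(x)$ this would decide $E$ by Theorem A, a contradiction. So there is no such $\Phi$.

Now let $\Delta$ be the distortion function with respect to $S$ and $T$. If $\Delta(m)\le\Psi(m)$ with $\Psi$ recursive, then $\Phi(k)=\Psi(2k+1)$ would be a function just excluded. For another finite generating set $S'$ of $\Lambda$ there is a constant $C$ with $|\cdot|_{S'}\le C|\cdot|_S$, so the corresponding function $\Delta'$ satisfies $\Delta(m)\le\Delta'(Cm)$, and a recursive bound for $\Delta'$ would give one for $\Delta$. Since $T$ was arbitrary, the distortion of $H$ in $\Lambda$ is not bounded by any recursive function, for any choice of generators. $\square$
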